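\title{A 4-connected 4-regular graph with no $P_3$-factor}

\begin{abstract}
A $P_3$-factor of a graph is a spanning subgraph each of whose components is a path on three vertices. We disprove the conjecture that every 3-connected 4-regular graph of order divisible by 3 has a $P_3$-factor: we construct a 4-connected 4-regular simple graph of order $912$ that has none. More generally, for every $k\ge 5$ we construct a 4-connected 4-regular simple graph of order $304k$ in which every family of vertex-disjoint copies of $P_3$ misses at least $\lfloor k/5\rfloor$ vertices. The obstruction is first built in a multigraph, where it reduces to the absence of a directed path through a prescribed node of a five-node digraph. It is then carried over to simple graphs by a 19-vertex gadget that behaves like a single vertex.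
\end{abstract}

\section{Introduction}

Graphs are finite and simple unless they are called multigraphs. Let $P_3$ be the path on three vertices. A \emph{packing} in a graph $G$ is a set of vertex-disjoint copies of $P_3$, and a \emph{$P_3$-factor} is a packing that covers every vertex, that is, a spanning subgraph all of whose components are isomorphic to $P_3$. A graph with a $P_3$-factor has order divisible by 3. Conversely, a graph of order divisible by 3 with a Hamiltonian path has a $P_3$-factor: cut the path after every third vertex. Regularity and divisibility alone do not suffice, as three disjoint copies of $K_5$ show, so one asks how much connectivity is needed. In 1985, Akiyama and Kano conjectured that every 3-connected cubic graph of order divisible by 3 has a $P_3$-factor. The same statement for degree 4 is posed in \cite{source}.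

\begin{quote}
\textbf{Conjecture.} \emph{Every 3-connected 4-regular graph of order divisible by 3 has a $P_3$-factor.}
\end{quote}

There is a good reason to expect this to be true: the first obstruction one thinks of cannot occur. Delete a set $S$ of vertices from $G$. In a $P_3$-factor, a component $C$ of $G-S$ gives some of its vertices to paths that meet $S$, and its other vertices are covered by paths inside $C$. So $C$ must give away at least $r\in\{0,1,2\}$ vertices, where $r\equiv|C|\pmod 3$. The paths that meet $S$ have at most $2|S|$ vertices outside $S$, and there is no factor if the components demand more than that. Now let $G$ be 3-connected and 4-regular. Then $G$ is 3-edge-connected and all its edge cuts are even, so every component of $G-S$ sends at least 4 edges to $S$. At most $4|S|$ edges leave $S$. Hence there are at most $|S|$ components, and their total demand is at most $2|S|$.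

The conjecture is nevertheless false.

\begin{theorem}\label{thm:main}
There is a 4-connected 4-regular simple graph of order $912=3\cdot 304$ with no $P_3$-factor.
\end{theorem}

A 4-regular graph is at most 4-connected, since deleting the neighbors of a vertex isolates it (or leaves a single vertex). So no connectivity hypothesis repairs the conjecture. The failure is also not confined to a bounded number of vertices.

\begin{theorem}\label{thm:linear}
For every $k\ge5$ there is a 4-connected 4-regular simple graph $G_k$ of order $304k$ such that every packing in $G_k$ misses at least $\lfloor k/5\rfloor$ vertices.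
\end{theorem}

For $3\mid k$ the order $n=304k$ is divisible by 3, so there are infinitely many counterexamples, and in each of them at least $\lfloor n/1520\rfloor$ vertices stay uncovered.

The construction has two independent steps. A multigraph can be 4-regular and 4-edge-connected while many of its vertices have only two neighbors, and such vertices leave a factor little freedom. In Section~\ref{sec:nodes} we turn this rigidity into a statement about directed paths, and in Section~\ref{sec:ring} we use it to build a 4-edge-connected 4-regular multigraph $M_k$ of order $16k$ with no $P_3$-factor. In Section~\ref{sec:gadget} we replace each vertex of $M_k$ by a graph on 19 vertices. This removes the parallel edges, gives 4-connectivity, and creates no new factors. Section~\ref{sec:proofs} puts the pieces together.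

\section{Triples and the residue count}\label{sec:conv}

Multigraphs may have parallel edges but no loops; two parallel edges form a \emph{double edge}. For a set $W$ of vertices, $\delta(W)$ is the set of edges with exactly one end in $W$. A multigraph is \emph{4-edge-connected} if $|\delta(W)|\ge4$ for every nonempty proper subset $W$ of its vertex set; equivalently, it stays connected after the deletion of any three edges. A graph is \emph{4-connected} if it has at least five vertices and stays connected after the deletion of any set of at most three vertices. Two parity facts are used. In a 4-regular multigraph $|\delta(W)|$ is even, because $4|W|$ equals $|\delta(W)|$ plus twice the number of edges inside $W$. A cycle has an even number of edges in $\delta(W)$, because it leaves $W$ as often as it enters.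

A \emph{triple} of a multigraph is a set of three vertices that induces a connected subgraph. A spanning tree on three vertices is a path, so the triples are exactly the vertex sets of copies of $P_3$, and a $P_3$-factor exists if and only if the vertex set can be partitioned into triples. Any two vertices of a triple are adjacent or have a common neighbor.

The following \emph{residue count} is used throughout. If a family of disjoint triples covers a set $S$ of vertices, then the number of vertices of $S$ that lie in triples not contained in $S$ is congruent to $|S|$ modulo 3, because the other vertices of $S$ are partitioned into sets of size 3.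

\section{Long nodes, short nodes and directed paths}\label{sec:nodes}

\begin{definition}\label{def:expansion}
Let $\Gamma$ be a digraph without loops and without parallel arcs (opposite arcs $v\to w$, $w\to v$ are allowed), and let each node of $\Gamma$ be declared \emph{long} or \emph{short}. The \emph{expansion} $M(\Gamma)$ is the following multigraph.
\begin{itemize}
\item A long node $v$ gives three vertices $v^-,m_v,v^+$ and two double edges $v^-m_v$ and $m_vv^+$.
\item A short node $v$ gives two vertices $v^-,v^+$ and a double edge $v^-v^+$.
\item An arc $v\to w$ gives a single edge $v^+w^-$.
\end{itemize}
\end{definition}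

If every node of $\Gamma$ has in-degree 2 and out-degree 2, then $M(\Gamma)$ is 4-regular. The double edges are there only for the degrees and the edge cuts. For triples, what matters is that $m_v$ has just the two neighbors $v^-$ and $v^+$.

If all nodes are long, the sets $\{v^-,m_v,v^+\}$ form a $P_3$-factor. A short node disturbs this pattern, and the disturbance travels along arcs.

\begin{example}\label{ex:shift}
Let $\Gamma$ be the directed path $x\to u\to y$ with $x,y$ long and $u$ short. Ignoring multiplicities, $M(\Gamma)$ is the path
\[
x^-\;\; m_x\;\; x^+\;\; u^-\;\; u^+\;\; y^-\;\; m_y\;\; y^+
\]
on eight vertices. After the deletion of $x^-$ and $y^+$ it splits into the triples $\{m_x,x^+,u^-\}$ and $\{u^+,y^-,m_y\}$. The triple of $m_x$ has moved one step forward to absorb $u^-$ and has released $x^-$; the triple of $m_y$ has moved one step backward to absorb $u^+$ and has released $y^+$.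

The same happens along any directed path $v_r\to\dots\to v_1\to u\to w_1\to\dots\to w_s$ in a digraph whose only short node is $u$. Put $v_0=w_0=u$ and take the triples $\{m_{v_j},v_j^+,v_{j-1}^-\}$ for $1\le j\le r$, the triples $\{m_{w_j},w_j^-,w_{j-1}^+\}$ for $1\le j\le s$, and $\{v^-,m_v,v^+\}$ for each node $v$ off the path. They cover every vertex except $v_r^-$ and $w_s^+$.
\end{example}

The key fact is that there is no other way to leave such a pair of vertices uncovered. A directed path has distinct nodes.

\begin{lemma}\label{lem:path}
Let $\Gamma$ have exactly one short node $u$, and let $x,y$ be nodes of $\Gamma$. If $V(M(\Gamma))\setminus\{x^-,y^+\}$ can be partitioned into triples of $M(\Gamma)$, then $\Gamma$ has a directed path from $x$ to $y$ that contains $u$.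
\end{lemma}

\begin{proof}
Let $\ell$ be the number of long nodes. Then $M(\Gamma)$ has $3\ell+2$ vertices, so the partition has $\ell$ triples. The $\ell$ vertices $m_v$ are pairwise nonadjacent and have no common neighbors, so they lie in different triples. Hence every triple of the partition is the triple $T_v$ containing $m_v$ for exactly one long node $v$. (This is where we use that only one node is short.)

The triple $T_v$ contains $v^-$ or $v^+$. If it contains only $v^+$, its third vertex is a neighbor of $v^+$ other than $m_v$, so it is $w^-$ for an arc $v\to w$. If it contains only $v^-$, its third vertex is $w^+$ for an arc $w\to v$. So $T_v$ is of exactly one of three types: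
\[
\begin{array}{ll}
\text{type }0: & T_v=\{v^-,m_v,v^+\},\\
\text{type }+: & T_v=\{m_v,v^+,w^-\}\text{ with } v\to w,\\
\text{type }-: & T_v=\{m_v,v^-,w^+\}\text{ with } w\to v.
\end{array}
\]
In the last two cases $w\ne v$, because $\Gamma$ has no loops.

We walk backward from $u$. Put $v_0=u$, and suppose that $v_j$ is defined and that either $v_j=u$ or $T_{v_j}$ has type $+$. If $v_j=x$, stop. Otherwise $v_j^-$ is not deleted, so it lies in some $T_w$. Here $w\neq v_j$, because $T_u$ does not exist and a triple $T_v$ of type $+$ does not contain $v^-$. In types $0$ and $-$ the only vertex of $T_w$ with a minus sign is $w^-$. So $T_w$ has type $+$, it equals $\{m_w,w^+,v_j^-\}$, and $w\to v_j$. Put $v_{j+1}=w$.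

The nodes $v_0,v_1,\dots$ are distinct. Indeed, suppose that $v_i=v_j$ with $i<j$ and $i$ minimal. The node $v_j$ is long and $v_0$ is short, so $i\ge1$. The triple $T_{v_i}=T_{v_j}$ has type $+$, so it has only one vertex with a minus sign, and it contains both $v_{i-1}^-$ and $v_{j-1}^-$. Thus $v_{i-1}=v_{j-1}$, against the minimality of $i$. The walk therefore stops, and it can stop only at $x$. This gives a directed path from $x$ to $u$ whose nodes other than $u$ have triples of type $+$.

Reversing all arcs of $\Gamma$ exchanges $v^-$ with $v^+$, type $+$ with type $-$, and the roles of $x$ and $y$. So the same argument gives a directed path from $u$ to $y$ whose nodes other than $u$ have triples of type $-$. The two paths share only $u$, and their union is the required path.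
\end{proof}

We want a small digraph with two entries and two exits in which no path from an entry to an exit visits $u$. Hiding $u$ behind a cut node would achieve this, but it would also create a small cut in the final graph. The directions of the arcs have to do the work instead. Let $D$ be the digraph with long nodes $a,b,c,d$, a short node $u$, and arcs
\[
a\to b,\quad a\to c,\quad b\to d,\quad c\to d,\quad c\to u,\quad d\to u,\quad u\to a,\quad u\to c .
\]
It is the middle part of Figure~\ref{fig:block}. The nodes $a,b$ have in-degree 1 and are the \emph{entries}, the nodes $b,d$ have out-degree 1 and are the \emph{exits}, and all other in- and out-degrees are 2.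

\begin{figure}[ht]
\centering
\begin{tikzpicture}[>=stealth,thick,
  long/.style={circle,draw,minimum size=7mm,inner sep=0pt},
  short/.style={rectangle,draw,minimum size=7mm,inner sep=2pt}]
\node[long] (a) at (0,0) {$a_i$};
\node[long] (c) at (2,0) {$c_i$};
\node[long] (d) at (4,0) {$d_i$};
\node[long] (b) at (2,1.5) {$b_i$};
\node[short] (u) at (2,-1.5) {$u_i$};
\node[short] (s) at (-2,1.5) {$s_{i-1}$};
\node[short] (t) at (6,1.5) {$s_i$};
\draw[->] (a)--(b); \draw[->] (a)--(c); \draw[->] (b)--(d);
\draw[->] (c)--(d); \draw[->] (d)--(u); \draw[->] (u)--(a);
\draw[->] (c) to[bend left=25] (u);
\draw[->] (u) to[bend left=25] (c);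
\draw[->] (s)--(a); \draw[->] (s)--(b);
\draw[->] (b)--(t); \draw[->] (d)--(t);
\end{tikzpicture}
\caption{The copy of $D$ on the nodes $a_i,b_i,c_i,d_i,u_i$ in the cyclic digraph $\Gamma_k$, with the connecting nodes $s_{i-1}$ and $s_i$. Round nodes are long (three vertices in the expansion) and square nodes are short (two vertices). No directed path from $s_{i-1}$ to $s_i$ in this picture passes through $u_i$.}
\label{fig:block}
\end{figure}

\begin{lemma}\label{lem:block}
Let $x\in\{a,b\}$ and $y\in\{b,d\}$. Then $V(M(D))\setminus\{x^-,y^+\}$ cannot be partitioned into triples of $M(D)$.
\end{lemma}

\begin{proof}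
By Lemma~\ref{lem:path} it suffices to show that no directed path $P$ of $D$ from $x$ to $y$ contains $u$. Suppose that $P$ does. Since $u\ne x,y$, the node $u$ has a predecessor on $P$, which is $c$ or $d$, and a successor, which is $a$ or $c$.

If the successor is $c$, the predecessor is $d$. Since $c\neq y$, the path continues from $c$ to $d$ or to $u$, and both have been visited already.

If the successor is $a$, then $P$ does not start at $a$, so $x=b$. The only arc of $D$ leaving $b$ goes to $d$, so $b$ and $d$ both come before $u$ on $P$. But $y\in\{b,d\}$ comes after $u$.
\end{proof}

Both the directions and the positions of the exits matter. Without directions, $a\,c\,u\,d$ would be a path from an entry to an exit through $u$. If $c$ were an exit, the directed path $b\to d\to u\to c$ would give, by Example~\ref{ex:shift}, a partition of $V(M(D))\setminus\{b^-,c^+\}$ into triples.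

\section{A ring of blocks}\label{sec:ring}

The expansion $M(D)$ has $14\equiv 2\pmod 3$ vertices. If it is attached to the rest of a multigraph through one vertex $p$ at the entries and one vertex $q$ at the exits, the residue count says that it gives two vertices to the triples of $p$ and $q$, and Lemma~\ref{lem:block} forbids giving one to each. So one of $p,q$ gets nothing from the block and must be covered from the other side. We arrange that this forces the next block to give exactly one vertex, which is the forbidden pattern. A short node between consecutive blocks does this.

Let $k\ge3$, with indices modulo $k$. The digraph $\Gamma_k$ consists of $k$ disjoint copies $D_i$ of $D$, on the nodes $a_i,b_i,c_i,d_i,u_i$, together with short nodes $s_1,\dots,s_k$ and the arcs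
\[
s_{i-1}\to a_i,\qquad s_{i-1}\to b_i,\qquad b_i\to s_i,\qquad d_i\to s_i ;
\]
see Figure~\ref{fig:block}. The new arcs raise the in-degrees of the entries and the out-degrees of the exits to 2, and $s_i$ has two arcs in and two arcs out. So $M_k=M(\Gamma_k)$ is 4-regular.

Let $Q_i$ be the set of the 14 vertices that come from $D_i$; it induces a copy of $M(D)$. Put $p_i=s_{i-1}^+$, $q_i=s_i^-$, and call $B_i=Q_i\cup\{p_i,q_i\}$ a \emph{block}. The $k$ blocks partition $V(M_k)$, so $M_k$ has order $16k$. The edges leaving $Q_i$ are $p_ia_i^-$, $p_ib_i^-$, $q_ib_i^+$, $q_id_i^+$, the only edges between different blocks are the double edges $q_ip_{i+1}$, and the sets of neighbors of $p_i$ and $q_i$ are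
\begin{equation}\label{eq:nbrs}
N(p_i)=\{a_i^-,\,b_i^-,\,q_{i-1}\},\qquad N(q_i)=\{b_i^+,\,d_i^+,\,p_{i+1}\}.
\end{equation}

\begin{proposition}\label{prop:three}
Let $k\ge 3$. No family of disjoint triples of $M_k$ covers three consecutive blocks $B_{i-1}\cup B_i\cup B_{i+1}$. In particular, $M_k$ has no $P_3$-factor.
\end{proposition}

\begin{proof}
Suppose that $\mathcal T$ is such a family. For $j\in\{i-1,i,i+1\}$ let $\alpha_j$ and $\beta_j$ be the numbers of vertices of $Q_j$ in the triples of $\mathcal T$ that contain $p_j$ and $q_j$, respectively. Then $0\le\alpha_j,\beta_j\le 2$.

\emph{Step 1: $\alpha_j+\beta_j=2$.} By \eqref{eq:nbrs}, $p_j$ and $q_j$ are nonadjacent and have no common neighbor, so they lie in different triples. A triple that meets $Q_j$ and is not contained in it contains an edge leaving $Q_j$, hence $p_j$ or $q_j$. The residue count gives $\alpha_j+\beta_j\equiv14\equiv 2\pmod 3$, and $0\le\alpha_j+\beta_j\le4$.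

\emph{Step 2: $\alpha_j\ne1$ and $\beta_j\neq1$.} Otherwise $\alpha_j=\beta_j=1$ by Step 1. Let $z$ be the vertex of $Q_j$ in the triple of $p_j$. It has a neighbor in that triple, this neighbor is outside $Q_j$, and it is not $q_j$; so it is $p_j$, and $z\in\{a_j^-,b_j^-\}$. In the same way the vertex $z'$ of $Q_j$ in the triple of $q_j$ is adjacent to $q_j$, so $z'\in\{b_j^+,d_j^+\}$. All other triples of $\mathcal T$ that meet $Q_j$ lie inside $Q_j$ and partition $Q_j\setminus\{z,z'\}$. This contradicts Lemma~\ref{lem:block}.

\emph{Step 3.} By Steps 1 and 2, $(\alpha_i,\beta_i)$ is $(2,0)$ or $(0,2)$. Let $\beta_i=0$. The triple of $q_i$ contains a neighbor of $q_i$ outside $Q_i$, which by \eqref{eq:nbrs} is $p_{i+1}$. Its third vertex is a neighbor of $q_i$ or of $p_{i+1}$ outside $Q_i$, so it lies in $Q_{i+1}$. Thus $\alpha_{i+1}=1$, contrary to Step 2. Let $\alpha_i=0$. Then the triple of $p_i$ contains $q_{i-1}$, and its third vertex is a neighbor of $p_i$ or of $q_{i-1}$ outside $Q_i$, so it lies in $Q_{i-1}$. Thus $\beta_{i-1}=1$, again contrary to Step 2.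
\end{proof}

\begin{remark}
Two consecutive blocks can be covered, so the third block is needed. Omit the index $j$. The pattern $(\alpha_j,\beta_j)=(2,0)$ is realized by $\{p,a^-,u^+\}$, $\{m_a,a^+,b^-\}$, $\{m_b,b^+,d^-\}$, $\{m_d,d^+,u^-\}$, $\{c^-,m_c,c^+\}$, and the pattern $(0,2)$ by $\{q,d^+,u^-\}$, $\{m_d,d^-,b^+\}$, $\{m_b,b^-,a^+\}$, $\{m_a,a^-,u^+\}$, $\{c^-,m_c,c^+\}$. Use $(0,2)$ in $B_i$ and $(2,0)$ in $B_{i+1}$, and add $\{p_i,q_{i-1},d_{i-1}^+\}$ and $\{q_{i+1},p_{i+2},a_{i+2}^-\}$.
\end{remark}

\begin{lemma}\label{lem:edge}
For $k\ge3$ the multigraph $M_k$ is 4-edge-connected.
\end{lemma}

\begin{proof}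
Let $W$ be a nonempty proper subset of $V(M_k)$. Since $|\delta(W)|$ is even, it suffices to exclude $|\delta(W)|\le2$. Suppose that this inequality holds. The two edges of a double edge are both in $\delta(W)$ or both outside it.

\emph{Case 1: $\delta(W)$ contains a double edge.} Then $\delta(W)$ consists of these two edges, which belong to some node $v$ of $\Gamma_k$. Every node lies on one of the directed cycles
\[
a_i\to b_i\to d_i\to u_i\to a_i,\qquad c_i\to u_i\to c_i,\qquad s_1\to b_2\to s_2\to b_3\to\dots\to b_1\to s_1 .
\]
A directed cycle of $\Gamma_k$ gives a cycle of $M_k$ that runs through each of its nodes $w$ from $w^-$ to $w^+$, using one edge of each double edge of $w$, and then follows the next arc. For a directed cycle through $v$, this cycle has exactly one edge in $\delta(W)$, which is impossible by parity.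

\emph{Case 2: $\delta(W)$ contains no double edge.} Then the vertices of each node lie on one side, so $W$ comes from a nonempty proper set $U$ of nodes of $\Gamma_k$, and $|\delta(W)|$ is the number of arcs with exactly one end in $U$. Call these arcs \emph{cut}, and ignore directions from now on.

Suppose first that every $D_i$ lies inside $U$ or outside $U$. Contracting each $D_i$ to a node turns $\Gamma_k$ into a cycle of length $2k$ with every edge doubled. A nonempty proper set of nodes of a cycle cuts at least two of its edges, so at least four arcs are cut.

Now suppose that $D_i$ has nodes on both sides. The cycle $a_ib_id_iu_ic_ia_i$ passes through all nodes of $D_i$, so at least two arcs inside $D_i$ are cut, and no other arc is cut. The graph $\Gamma_k-V(D_i)$ is connected, since it is the chain $s_i,D_{i+1},s_{i+1},\dots,D_{i-1},s_{i-1}$ of connected pieces, so it lies on one side. The arcs $s_{i-1}a_i$, $s_{i-1}b_i$, $d_is_i$ are not cut, so $a_i,b_i,d_i$ lie on that side too. The other side is $\{c_i\}$, $\{u_i\}$ or $\{c_i,u_i\}$. A single node has four arcs, and $\{c_i,u_i\}$ cuts the four arcs $a_ic_i$, $c_id_i$, $d_iu_i$, $u_ia_i$. In each case four arcs are cut, a contradiction.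
\end{proof}

\section{A gadget that behaves like a vertex}\label{sec:gadget}

To make a 4-regular multigraph $M$ simple, we replace each vertex $v$ by a copy $R_v$ of a fixed graph $R$ that has four vertices $y_1,\dots,y_4$ of degree 3 and all other vertices of degree 4, and we attach the four edges at $v$ to the four vertices $y_j$, one edge to each. The edges that come from $M$ are called \emph{links}. They form a matching, so parallel edges of $M$ become disjoint links and the new graph is simple.

Since the links form a matching, a copy of $P_3$ contains at most one link. A copy that is not contained in one $R_v$ is called \emph{crossing}. It contains exactly one link, joining some $R_v$ to some $R_w$; it has one vertex, an end of the path, in $R_v$, and two vertices, among them its center, in $R_w$. We say that it \emph{ends in} $R_v$ and is \emph{centered in} $R_w$. Then $v\ne w$, and $v,w$ are adjacent in $M$.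

In a $P_3$-factor of $M$, a vertex is an end of one path edge or the center of two. So $R$ imitates a vertex if, whenever $R_v$ is covered, the numbers $\varepsilon$ and $\gamma$ of crossing paths ending in $R_v$ and centered in $R_v$ satisfy $(\varepsilon,\gamma)\in\{(1,0),(0,2)\}$. The residue count gives $\varepsilon+2\gamma\equiv|R|\pmod 3$, so we need $|R|\equiv1\pmod 3$. With $\varepsilon+\gamma\le4$ this leaves the pairs $(1,0)$, $(0,2)$, $(2,1)$, $(1,3)$, $(4,0)$, and the last three must be excluded by the structure of $R$. The smallest candidate $R=K_4$ fails: an Euler tour of a connected $M$ passes each $v$ twice, and joining the entering link to the leaving link by an edge of $R_v$ at each passage gives a Hamiltonian cycle of the new graph.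

The crossing paths at $v$ have $2\varepsilon+\gamma$ vertices outside $R_v$. This number is 2 for the two wanted pairs and 5, 5, 8 for the others, so it is enough to bound it. The count from the introduction does this, with $S=\{y_1,\dots,y_4\}$. The paths through $S$ have at most 8 further vertices. Three components of order $2$ modulo 3 inside $R$ take at least 6 of them, and at most 2 remain. Each component should send one edge to each $y_j$. A component of order 2 would need a double edge, so we take order 5.

\begin{definition}\label{def:gadget}
The graph $R$ has an independent set $Y=\{y_1,y_2,y_3,y_4\}$ and three disjoint sets $A_\ell=\{e_\ell,x_{\ell1},x_{\ell2},x_{\ell3},x_{\ell4}\}$, $\ell=1,2,3$. Each $A_\ell$ induces $K_5$ minus the two edges $x_{\ell1}x_{\ell2}$ and $x_{\ell3}x_{\ell4}$, and $y_j$ is adjacent to $x_{1j},x_{2j},x_{3j}$. For a 4-regular multigraph $M$, let $G(M)$ be the graph obtained from $M$ by the replacement described above, and let $Y_v$ be the copy of $Y$ in $R_v$.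
\end{definition}

Thus $|R|=4+15=19\equiv1\pmod3$. The vertex $e_\ell$ has four neighbors in $A_\ell$, the vertex $x_{\ell j}$ has three neighbors in $A_\ell$ and the neighbor $y_j$, and $y_j$ has degree 3 in $R$. So $G(M)$ is a simple 4-regular graph of order $19|V(M)|$. Every edge leaving $A_\ell$ goes to $Y$. The edges missing in $A_\ell$ form a matching, so
\begin{equation}\label{eq:A}
\begin{array}{l}
\text{every vertex of $A_\ell$ has at most one non-neighbor in $A_\ell$, and}\\
\text{every set of at least three vertices of $A_\ell$ induces a connected graph;}
\end{array}
\end{equation}
for the second claim, two nonadjacent vertices of the set are both adjacent to any third one.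

\begin{lemma}\label{lem:types}
Let $F$ be a packing in $G(M)$ that covers all vertices of $R_v$. Then either exactly one path of $F$ ends in $R_v$ and none is centered in $R_v$ among the crossing paths, or exactly two crossing paths are centered in $R_v$ and none ends in $R_v$. That is, $(\varepsilon,\gamma)\in\{(1,0),(0,2)\}$.
\end{lemma}

\begin{proof}
Let $\mathcal P$ be the set of paths of $F$ that meet $Y_v$; then $|\mathcal P|\le4$. Let $r_\ell$ be the number of vertices of the copy of $A_\ell$ in $R_v$ on paths of $\mathcal P$. A path that meets $A_\ell$ and avoids $Y_v$ stays inside $A_\ell$, so $5-r_\ell\equiv 0\pmod3$; hence $r_\ell\equiv2\pmod 3$ and $r_\ell\ge2$. A path that meets $R_v$ and its complement contains a link at $Y_v$. So the crossing paths that end or are centered in $R_v$ belong to $\mathcal P$, they are the only paths of $\mathcal P$ with vertices outside $R_v$, and they have $t=2\varepsilon+\gamma$ such vertices. All of $Y_v$ is covered by $\mathcal P$, so counting the vertices on the paths of $\mathcal P$ gives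
\[
3|\mathcal P|=4+r_1+r_2+r_3+t .
\]
Hence $t\le12-4-6=2$ and $t\equiv-4-6\equiv2\pmod3$. So $2\varepsilon+\gamma=2$.
\end{proof}

A packing in $G(M)$ now projects to disjoint triples of $M$. For Theorem~\ref{thm:linear} we need a local version, in which only some gadgets are covered. A triple through $v$ reaches as far as distance 2 from $v$, and Lemma~\ref{lem:types} must apply to all three of its gadgets. This explains the hypothesis on distances.

\begin{lemma}\label{lem:transfer}
Let $M$ be a 4-regular multigraph, let $F$ be a packing in $G(M)$, and let $U\subseteq W\subseteq V(M)$. Suppose that $F$ covers $R_v$ for every $v\in W$, and that every vertex at distance at most 2 in $M$ from a vertex of $U$ lies in $W$. Then some family of disjoint triples of $M$ covers $U$. In particular, if $G(M)$ has a $P_3$-factor, then so does $M$.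
\end{lemma}

\begin{proof}
Call $v\in W$ an \emph{end} if $(\varepsilon,\gamma)=(1,0)$ at $v$ and a \emph{center} if $(\varepsilon,\gamma)=(0,2)$. By Lemma~\ref{lem:types} every vertex of $W$ is an end or a center. Let $w$ be a center, and let its two crossing paths end in $R_{v_1}$ and $R_{v_2}$. If $v_1,v_2\in W$, define $T_w=\{v_1,w,v_2\}$. Then $v_1$ and $v_2$ are ends, since a crossing path ends in each of their gadgets, and $v_1\ne v_2$, since only one crossing path ends in the gadget of an end. Both are adjacent to $w$, so $T_w$ is a triple of $M$.

These triples are disjoint. The only center in $T_w$ is $w$. An end $v$ lies in $T_w$ only if the unique crossing path ending in $R_v$ is centered in $R_w$, and this determines $w$.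

They cover $U$. If $v\in U$ is a center, its two crossing paths end in gadgets of neighbors of $v$, which lie in $W$, so $T_v$ is defined. If $v\in U$ is an end, its crossing path is centered in $R_w$ for a neighbor $w$ of $v$. Then $w\in W$, and $w$ is a center because $\gamma\ge1$ at $w$. The other crossing path of $w$ ends in $R_{v'}$ for a neighbor $v'$ of $w$. This $v'$ is at distance at most 2 from $v$, so $v'\in W$, and $T_w$ is defined and contains $v$. For the last statement take $U=W=V(M)$.
\end{proof}

\begin{remark}
The converse also holds, so the gadget adds no obstruction of its own: a $P_3$-factor of $M$ lifts to $G(M)$. By \eqref{eq:A}, any three vertices of $A_\ell$ form a triple. If $v$ is an end of its path in $M$ and the path edge at $v$ is attached to $y_i$, match the three other $y_j$ with $A_1,A_2,A_3$ and use the paths $y_jx_{\ell j}e_\ell$; three vertices remain in each $A_\ell$. If $v$ is a center with path edges attached to $y_i$ and $y_{i'}$, extend the two links by $x_{1i}$ and $x_{1i'}$, and match the other two $y_j$ with $A_2,A_3$ as before.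
\end{remark}

It remains to show that the replacement turns edge-connectivity into vertex-connectivity. Three deleted vertices either leave every gadget connected and destroy at most three links, or they all lie in one gadget, whose pieces must then remain attached to the outside.

\begin{lemma}\label{lem:conn}
If $M$ is a 4-regular 4-edge-connected multigraph, then $G(M)$ is 4-connected.
\end{lemma}

\begin{proof}
We first prove three claims.

(a) \emph{If $S\subseteq V(R)$ and $|S|\le2$, then $R-S$ is connected.} Each $A_\ell\setminus S$ has at least three vertices and induces a connected graph by \eqref{eq:A}. The four sets $\{y_j,x_{1j},x_{2j},x_{3j}\}$ are disjoint, so one of them avoids $S$, and it joins the three sets $A_\ell\setminus S$ into one component. Every $y_j\notin S$ has three neighbors in $A_1\cup A_2\cup A_3$, at most two of them in $S$, so it belongs to that component.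

(b) \emph{If $S\subseteq V(R)$ and $|S|\le3$, then every component of $R-S$ meets $Y$.} Let $C$ be a component that avoids $Y$. Then $C\subseteq A_\ell$ for some $\ell$, and the set $N(C)$ of vertices outside $C$ with a neighbor in $C$ is contained in $S$. If $|C|=1$, then $|N(C)|=4$. If $|C|=c\ge2$, then by \eqref{eq:A} each of the $5-c$ vertices of $A_\ell\setminus C$ has a neighbor in $C$, and at least $c-1$ vertices of $C$ have the form $x_{\ell j}$, with distinct neighbors $y_j$. So $|N(C)|\ge(5-c)+(c-1)=4$. Both cases contradict $|S|\le3$.

(c) \emph{$M-v$ is connected for every vertex $v$.} Otherwise $V(M)\setminus\{v\}$ splits into nonempty sets $C,C'$ with no edge between them. All edges of $\delta(C)$ and of $\delta(C')$ end at $v$, so $v$ has degree at least $4+4$, a contradiction.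

Now let $S\subseteq V(G(M))$ with $|S|\le3$. Suppose first that every $R_v$ contains at most two vertices of $S$. By (a) every $R_v-S$ is connected and nonempty. Each vertex of $S$ lies on at most one link, so contracting the graphs $R_v-S$ turns $G(M)-S$ into $M$ minus at most three edges, which is connected. Hence $G(M)-S$ is connected. Otherwise $S\subseteq V(R_v)$ for some $v$. The graph $G(M)-V(R_v)$ is connected by (c) and by (a) with $S=\emptyset$. By (b) every component of $R_v-S$ contains a vertex of $Y_v$, and the link at this vertex leads to $G(M)-V(R_v)$. So $G(M)-S$ is connected.
\end{proof}

\section{Proofs of the theorems}\label{sec:proofs}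

For $k\ge3$ let $G_k=G(M_k)$. It is a simple 4-regular graph of order $19\cdot16k=304k$, and it is 4-connected by Lemmas~\ref{lem:edge} and~\ref{lem:conn}.

\begin{proof}[Proof of Theorem~\ref{thm:main}]
The graph $G_3$ has order $912$. If it had a $P_3$-factor, then $M_3$ would have one by Lemma~\ref{lem:transfer}, contrary to Proposition~\ref{prop:three}.
\end{proof}

Since $G_3$ is in particular 3-connected and $912$ is divisible by 3, the conjecture is false. For the quantitative statement, we surround three consecutive blocks by one more block on each side, so that Lemma~\ref{lem:transfer} applies.

\begin{proof}[Proof of Theorem~\ref{thm:linear}]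
Let $k\ge5$ and let $F$ be a packing in $G_k$. Fix $i$ and put
\[
U=B_{i-1}\cup B_i\cup B_{i+1},\qquad W=B_{i-2}\cup U\cup B_{i+2}.
\]
The only edges between different blocks are the double edges $q_jp_{j+1}$, so every neighbor of a vertex of $U$ lies in $U\cup\{q_{i-2},p_{i+2}\}$. By \eqref{eq:nbrs}, the neighbors of $q_{i-2}$ lie in $Q_{i-2}\cup\{p_{i-1}\}$ and those of $p_{i+2}$ lie in $Q_{i+2}\cup\{q_{i+1}\}$. Hence every vertex at distance at most 2 from $U$ lies in $W$. If $F$ covered $R_v$ for all $v\in W$, Lemma~\ref{lem:transfer} would give disjoint triples of $M_k$ covering $U$, contrary to Proposition~\ref{prop:three}. So for any five consecutive blocks, $F$ misses a vertex of $R_v$ for some $v$ in these blocks. The ring contains $\lfloor k/5\rfloor$ disjoint groups of five consecutive blocks, and the missed vertices for different groups lie in different gadgets. Therefore $F$ misses at least $\lfloor k/5\rfloor$ vertices.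
\end{proof}

\begin{thebibliography}{9}

\bibitem{source}
Text beginning ``Let $H$ be a graph. For a given graph $G$, an $H$-factor of $G$ is a spanning subgraph of $G$ whose componen\ldots'',
\texttt{http://www.turkmath.org/beta/seminer.php?id\_seminer=998}.

\end{thebibliography}
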